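# Completeness of a Kozen-style system for the two-way modal $\mu$-calculus

## 1. Two-way formulas, Kripke models and the system $\mathbf H$

Fix a nonempty set $\mathsf{Act}$ of atomic actions, a set $\mathsf{Prop}$ of propositional letters and an infinite set $\mathsf{Var}$ of variables. For each $a\in\mathsf{Act}$ let $\breve a$ be a new symbol, the converse of $a$. The letter $\alpha$ ranges over $\mathsf{Act}\cup\{\breve a:a\in\mathsf{Act}\}$.

**Definition (formulas).** Formulas of the two-way modal $\mu$-calculus are generated by
$$\varphi ::= p \mid x \mid \neg\varphi \mid \varphi\wedge\varphi \mid [\alpha]\varphi \mid \mu x.\varphi ,$$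
with $p\in\mathsf{Prop}$, $x\in\mathsf{Var}$; in $\mu x.\varphi$ every free occurrence of $x$ in $\varphi$ must lie under an even number of negations. Negation is primitive. The connectives $\vee,\to,\leftrightarrow$ are the usual abbreviations, and
$$\langle\alpha\rangle\varphi:=\neg[\alpha]\neg\varphi,\qquad \nu x.\varphi:=\neg\mu x.\neg\varphi[\neg x/x],$$
where $\varphi[\psi/x]$ is capture-avoiding substitution of $\psi$ for the free occurrences of $x$.

**Example.** $\mu x.(p\vee\langle\breve a\rangle x)$ is a formula: written out, the body is $\neg(\neg p\wedge\neg\neg[\breve a]\neg x)$, and $x$ lies under four negations. The string $\mu x.\neg x$ is not a formula.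

**Definition (semantics).** A Kripke model is $M=(S,(R_a)_{a\in\mathsf{Act}},V)$ with $R_a\subseteq S\times S$ and $V:\mathsf{Prop}\to\mathcal P(S)$. For an assignment $g:\mathsf{Var}\to\mathcal P(S)$ the truth set $[\![\varphi]\!]_g\subseteq S$ is given by $[\![p]\!]_g=V(p)$, $[\![x]\!]_g=g(x)$, complement for $\neg$, intersection for $\wedge$, and
$$[\![[a]\varphi]\!]_g=\{s:\forall t\,(sR_at\Rightarrow t\in[\![\varphi]\!]_g)\},\qquad [\![[\breve a]\varphi]\!]_g=\{s:\forall t\,(tR_as\Rightarrow t\in[\![\varphi]\!]_g)\},$$
$$[\![\mu x.\varphi]\!]_g=\bigcap\{X\subseteq S:[\![\varphi]\!]_{g[x:=X]}\subseteq X\}.$$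
The last set is the least fixpoint of the map $X\mapsto[\![\varphi]\!]_{g[x:=X]}$, which is monotone because $x$ occurs positively. A formula is *valid* if its truth set is $S$ for every model and every assignment.

**Example.** Let $S=\{0,1,2\}$, $R_a=\{(0,1),(1,2)\}$, $V(p)=\{0\}$. Then $[\![\langle\breve a\rangle p]\!]=\{1\}$, because only $1$ has an $a$-predecessor satisfying $p$. For $\mu x.(p\vee\langle\breve a\rangle x)$ the iterates from $\emptyset$ are $\{0\}$, $\{0,1\}$, $\{0,1,2\}$, so this formula is true everywhere: it says that some point reachable backward along $a$ satisfies $p$. The formula $p\to[a]\langle\breve a\rangle p$ is valid: after an $a$-step from a $p$-point one can look back at it. The formula $p\to[a]\langle a\rangle p$ is not: it fails at $0$, because the only $a$-successor of $1$ is $2$, where $p$ is false.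

**Definition (the system $\mathbf H$).** All axioms are schemes over all formulas $\varphi,\psi$ and all modalities $\alpha$.

1. Every substitution instance, by arbitrary formulas, of a propositional tautology.
2. Modus ponens: from $\varphi$ and $\varphi\to\psi$ infer $\psi$.
3. $\mathsf K$: $[\alpha](\varphi\to\psi)\to([\alpha]\varphi\to[\alpha]\psi)$.
4. Necessitation: from $\varphi$ infer $[\alpha]\varphi$.
5. Converse axioms: $\varphi\to[a]\langle\breve a\rangle\varphi$ and $\varphi\to[\breve a]\langle a\rangle\varphi$ for each $a\in\mathsf{Act}$.
6. Fixpoint axiom: $\varphi[\mu x.\varphi/x]\to\mu x.\varphi$.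
7. Kozen's induction rule: from $\varphi[\psi/x]\to\psi$ infer $\mu x.\varphi\to\psi$.

In 6 and 7, $\mu x.\varphi$ must be a formula. There is no separate substitution rule. Write $\vdash$ for derivability in $\mathbf H$, and let $\mathbf K$ be $\mathbf H$ without item 5.

**Example.** $\vdash\langle a\rangle[\breve a]p\to p$. Axiom 5 for $\neg p$ is $\neg p\to[a]\langle\breve a\rangle\neg p$. Here $\langle\breve a\rangle\neg p=\neg[\breve a]\neg\neg p$, which by items 1–4 is provably equivalent to $\neg[\breve a]p$. So $\neg p\to[a]\neg[\breve a]p$ is derivable, and its contrapositive is $\neg[a]\neg[\breve a]p\to p$, up to a double negation. This is the claim.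

The system is sound; more precisely, each axiom is true throughout every model under every assignment, and each rule preserves truth throughout a fixed model under a fixed assignment. For rule 7: if $\varphi[\psi/x]\to\psi$ is true throughout and $Z=[\![\psi]\!]_g$, then $[\![\varphi]\!]_{g[x:=Z]}\subseteq Z$, so $Z$ is one of the sets intersected in the definition of $[\![\mu x.\varphi]\!]_g$. Axiom 6 says that a least fixpoint is a fixpoint. Axiom 5 holds because the two boxes are read along a relation and its inverse. The rest is standard.

The question comes from the article "Proof Systems for Two-Way Modal Mu-Calculus". It is usually phrased in general terms: is the set of valid formulas of the two-way $\mu$-calculus completely axiomatized by a Hilbert-style system that includes Kozen's induction rule? The list 1–7 is a natural way to make this precise, not a list fixed in advance. *Is every valid formula derivable in $\mathbf H$?*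

**Theorem A.** $\mathbf H$ is complete: every valid formula of the two-way modal $\mu$-calculus is derivable in $\mathbf H$.

## 2. A backward fixpoint derived by hand

Let $\beta=\mu y.(p\vee\langle\breve a\rangle y)$: looking backward, one finds $p$. The formula
$$p\to\nu x.(\beta\wedge[a]x) \tag{1}$$
is valid: from a $p$-point, everything reachable forward can look back to $p$. Here is a derivation.

Axiom 6 gives $\vdash(p\vee\langle\breve a\rangle\beta)\to\beta$, hence $\vdash p\to\beta$ and $\vdash\langle\breve a\rangle\beta\to\beta$. By necessitation and $\mathsf K$, $\vdash[a]\langle\breve a\rangle\beta\to[a]\beta$. Axiom 5 *for the formula $\beta$* is $\beta\to[a]\langle\breve a\rangle\beta$. So $\vdash\beta\to[a]\beta$. Since $\vdash[a]\beta\to[a]\neg\neg\beta$, we get $\vdash\neg(\beta\wedge[a]\neg\neg\beta)\to\neg\beta$. This is the premise of rule 7 for the body $\neg(\beta\wedge[a]\neg x)$ and $\psi=\neg\beta$. The conclusion is $\mu x.\neg(\beta\wedge[a]\neg x)\to\neg\beta$, and its contrapositive is $\beta\to\nu x.(\beta\wedge[a]x)$. With $\vdash p\to\beta$ we obtain (1).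

The derivation used one instance of the converse axiom and otherwise treated $a$ and $\breve a$ as unrelated modalities. This suggests a strategy: given a valid $\varphi$, find *finitely many* instances of axiom 5 from which $\varphi$ follows in the one-way calculus, where $a$ and $\breve a$ are independent. The instance above was at a fixpoint formula; Proposition C(b) will show that such instances cannot be dispensed with.

## 3. Reading the converse modalities independently

Put $\bar a:=\breve a$ and $\bar{\breve a}:=a$, so $\bar{\bar\alpha}=\alpha$, and axiom 5 reads $\varphi\to[\alpha]\langle\bar\alpha\rangle\varphi$ for all $\alpha$. An *atom* is a propositional letter or a free variable. Put $\bot:=\mu x.x$ and $\top:=\neg\bot$. Rule 7 applied to $\psi\to\psi$ gives $\vdash_{\mathbf K}\bot\to\psi$ for every $\psi$; using $\psi$ and $\neg\psi$ we get $\vdash_{\mathbf K}\neg\bot$. Empty conjunctions are $\top$.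

Formulas are identified up to renaming of bound variables, because capture-avoiding substitution is defined only up to such renaming. This is harmless. Read 6 and 7 on strings, with any representative of $\varphi[\psi/x]$ allowed. Then $\alpha$-equivalent formulas are provably equivalent, by induction on structure. Booleans and boxes are clear. If $\mu x.\varphi$ is $\alpha$-equivalent to $\psi:=\mu y.\varphi'$, then $\varphi[\psi/x]$ and $\varphi'[\psi/y]$ are the same class, so axiom 6 for $\psi$ is also a premise of rule 7 for $\mu x.\varphi$, and it yields $\mu x.\varphi\to\psi$. The converse is symmetric.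

**Definition (one-way models).** Let $A$ be a finite set of modalities closed under $\bar{\ }$. An *$A$-model* is $M=(S,(R_\alpha)_{\alpha\in A},V)$ with arbitrary $R_\alpha\subseteq S\times S$ and $V$ interpreting atoms (letters and variables). The box $[\alpha]$ is interpreted by $R_\alpha$. Write $[\![\varphi]\!]_M$ for the truth set and $M[x:=X]$ for $M$ with $x$ reinterpreted as $X$. The model is *two-way* if $R_{\bar\alpha}=R_\alpha^{-1}$ for all $\alpha\in A$. A formula over $A$ is *one-way valid* if it is true everywhere in all $A$-models.

**Example.** Let $A=\{a,\breve a\}$, $S=\{0,1\}$, $R_a=\{(0,1)\}$, $R_{\breve a}=\emptyset$, $p$ true exactly at $0$. This is an $A$-model, not two-way, and $p\to[a]\langle\breve a\rangle p$ fails at $0$. So axiom 5 is not one-way valid.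

A formula over $A$ is valid in the sense of Section 1 iff it is true everywhere in all two-way $A$-models: restrict a Kripke model with an assignment to $A$, or conversely let the missing relations be empty.

Recall that a *bounded morphism* $f:M\to N$ preserves and reflects atoms, maps each edge $sR_\alpha t$ to an edge $f(s)R_\alpha f(t)$ (forth), and whenever $f(s)R_\alpha v$ there is $t$ with $sR_\alpha t$, $f(t)=v$ (back). Truth of $\mu$-formulas is invariant under bisimulation, hence under bounded morphisms ($s$ and $f(s)$ satisfy the same formulas) and under passage to generated submodels.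

The first of two published theorems that we use is I. Walukiewicz, *Completeness of Kozen's axiomatisation of the propositional $\mu$-calculus*, Inform. and Comput. 157 (2000).

**Theorem (W).** The negation of every one-way unsatisfiable formula in negation normal form is derivable in Kozen's system, i.e. from: propositional logic; $\langle\alpha\rangle\bot\leftrightarrow\bot$; $\langle\alpha\rangle(\varphi\vee\psi)\leftrightarrow\langle\alpha\rangle\varphi\vee\langle\alpha\rangle\psi$; $\langle\alpha\rangle\varphi\wedge[\alpha]\psi\to\langle\alpha\rangle(\varphi\wedge\psi)$; the De Morgan dualities; the axiom and induction rule for $\mu$ (and dually $\nu$); and replacement of provable equivalents.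

A formula is in *negation normal form* if it is built from literals (atoms, negated atoms), $\top,\bot$ by $\wedge,\vee,[\alpha],\langle\alpha\rangle,\mu,\nu$, with bound variables unnegated. For example, $\neg\mu x.(p\vee\langle a\rangle x)$ has the negation normal form $\nu x.(\neg p\wedge[a]x)$.

**Lemma 1.** Every one-way valid formula is derivable in $\mathbf K$.

*Proof.* The task is to check that $\mathbf K$ contains Kozen's system.

**Step 1: closure under substitution.** We show: if $\vdash_{\mathbf K}\chi$ then $\vdash_{\mathbf K}\chi[\theta/z]$, for a variable $z$. Use induction on derivations. Items 1–4 are immediate. For 6 and 7, rename $x$ so that $x\neq z$ and $x$ is not free in $\theta$. Let $\varphi'=\varphi[\theta/z]$, $\psi'=\psi[\theta/z]$. Then $(\mu x.\varphi)[\theta/z]=\mu x.\varphi'$, $\varphi[\psi/x][\theta/z]=\varphi'[\psi'/x]$, and $x$ is positive in $\varphi'$. So an instance of 6 or 7 goes to an instance.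

**Step 2: monotonicity of $\mu$.** We show: if $\vdash_{\mathbf K}\delta\to\delta'$ and $\mu x.\delta,\mu x.\delta'$ are formulas, then $\vdash_{\mathbf K}\mu x.\delta\to\mu x.\delta'$; here $x$ may be free in $\delta,\delta'$. Let $\xi=\mu x.\delta'$. Step 1 gives $\delta[\xi/x]\to\delta'[\xi/x]$, axiom 6 gives $\delta'[\xi/x]\to\xi$. Together these are the premise $\delta[\xi/x]\to\xi$ of rule 7, which yields $\mu x.\delta\to\xi$.

**Step 3: replacement, also under binders.** Let $C\{\cdot\}$ be a context, possibly binding variables of what is plugged in, with $C\{\delta\},C\{\delta'\}$ formulas. If $\vdash_{\mathbf K}\delta\leftrightarrow\delta'$ then $\vdash_{\mathbf K}C\{\delta\}\leftrightarrow C\{\delta'\}$. Use induction on $C$: Booleans are clear, $[\alpha]$ uses necessitation and $\mathsf K$, and $\mu x.C'$ uses Step 2 in both directions. Replacement works under $\nu x$ too: from $\delta\leftrightarrow\delta'$ get $\delta[\neg x/x]\leftrightarrow\delta'[\neg x/x]$ by Step 1, and $\nu x.\delta=\neg\mu x.\neg\delta[\neg x/x]$.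

**Step 4: dualities and negation normal form.** By definition $\nu x.\neg\delta[\neg x/x]$ is $\neg\mu x.\neg\neg\delta[\neg\neg x/x]$, so by replacement it is provably equivalent to $\neg\mu x.\delta$. Similarly $\neg\nu x.\delta\leftrightarrow\mu x.\neg\delta[\neg x/x]$ and $\neg[\alpha]\delta\leftrightarrow\langle\alpha\rangle\neg\delta$ are derivable.

To see that every formula is provably equivalent to one in negation normal form, let $U$ be a finite set of variables and write $\chi^U$ for $\chi$ with each free occurrence of each $x\in U$ replaced by $\neg x$. Define $P_U(\chi)$ and $N_U(\chi)$ by recursion: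

- $P_U(p)=p$, $N_U(p)=\neg p$; for $x\notin U$, $P_U(x)=x$ and $N_U(x)=\neg x$; for $x\in U$, $P_U(x)=\neg x$ and $N_U(x)=x$;
- $P_U(\neg\chi)=N_U(\chi)$, $N_U(\neg\chi)=P_U(\chi)$;
- $P_U(\chi\wedge\chi')=P_U(\chi)\wedge P_U(\chi')$, $N_U(\chi\wedge\chi')=N_U(\chi)\vee N_U(\chi')$;
- $P_U([\alpha]\chi)=[\alpha]P_U(\chi)$, $N_U([\alpha]\chi)=\langle\alpha\rangle N_U(\chi)$;
- $P_U(\mu x.\chi)=\mu x.P_{U\setminus\{x\}}(\chi)$, $N_U(\mu x.\chi)=\nu x.N_{U\cup\{x\}}(\chi)$.

In the last clause the occurrences of $x$ bound here lie under an even number of negations in $\chi$. So they are reached with $P$ and $x\notin U$ in the first case, with $N$ and $x\in U$ in the second; both times the result is an unnegated $x$. By induction, $\vdash_{\mathbf K}P_U(\chi)\leftrightarrow\chi^U$ and $\vdash_{\mathbf K}N_U(\chi)\leftrightarrow\neg\chi^U$. The only case to comment on is $N_U(\mu x.\chi)$: $\neg(\mu x.\chi)^U=\neg\mu x.\chi^{U\setminus\{x\}}$ is equivalent to $\nu x.\neg\chi^{U\setminus\{x\}}[\neg x/x]=\nu x.\neg\chi^{U\cup\{x\}}$ by duality, then to $\nu x.N_{U\cup\{x\}}(\chi)$ by replacement. So $P_\emptyset(\chi)$ and $N_\emptyset(\chi)$ are negation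 normal forms of $\chi$ and $\neg\chi$, with the same free atoms and modalities.

**Step 5: the remaining principles.** From $\vdash_{\mathbf K}[\alpha]\neg\bot$ we get $\neg\langle\alpha\rangle\bot$. Distribution of $\langle\alpha\rangle$ over $\vee$ is the dual of $[\alpha](\chi\wedge\theta)\leftrightarrow[\alpha]\chi\wedge[\alpha]\theta$. From the tautology $\psi\to(\neg(\varphi\wedge\psi)\to\neg\varphi)$, necessitation and $\mathsf K$ give $[\alpha]\psi\to([\alpha]\neg(\varphi\wedge\psi)\to[\alpha]\neg\varphi)$, which rearranges to $\langle\alpha\rangle\varphi\wedge[\alpha]\psi\to\langle\alpha\rangle(\varphi\wedge\psi)$. For $\nu$, put $\theta=\neg\varphi[\neg x/x]$, so $\nu x.\varphi=\neg\mu x.\theta$. Axiom 6 for $\theta$ is $\neg\varphi[\neg\mu x.\theta/x]\to\mu x.\theta$, and its contrapositive is $\nu x.\varphi\to\varphi[\nu x.\varphi/x]$. From $\psi\to\varphi[\psi/x]$ we get by replacement $\neg\varphi[\neg\neg\psi/x]\to\neg\psi$, which is $\theta[\neg\psi/x]\to\neg\psi$; rule 7 gives $\mu x.\theta\to\neg\psi$, i.e. $\psi\to\nu x.\varphi$.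

**Step 6: applying (W).** Let $\chi$ be one-way valid, and let $\theta$ be $N_\emptyset(\chi)$ with its free variables replaced by fresh letters. Then $\theta$ is one-way unsatisfiable, so by (W) $\neg\theta$ is derivable in $\mathbf K$ over the enlarged set of letters. No rule binds a letter. So, throughout the derivation and after renaming bound variables apart, replace the new letters of $\theta$ by the original variables, and all other new letters by variables not occurring in the derivation. Instances go to instances as in Step 1. We obtain $\vdash_{\mathbf K}\neg N_\emptyset(\chi)$, and Step 4 gives $\vdash_{\mathbf K}\chi$. $\square$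

## 4. Finitely many converse axioms: saturated trees

**Definition (tree).** A *tree* is an $A$-model $T$ with a root $r$ from which every node is reachable, where $r$ has no incoming edge and every other node has exactly one incoming edge, over all labels together. $T_u$ is the subtree generated by $u$.

**Definition (saturation).** Let $G$ be a finite set of formulas over $A$. Points $v,v'$ *agree on $G$*, written $v\equiv_Gv'$, if they satisfy the same members of $G$. An $A$-model is *$G$-saturated* if whenever $vR_\alpha u$ there is $v'$ with $uR_{\bar\alpha}v'$ and $v'\equiv_Gv$.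

Thus $u$ need not see $v$ backward, but it sees a $\bar\alpha$-successor that $G$ cannot tell from $v$. If $G\subseteq G'$, then $G'$-saturation implies $G$-saturation.

**Example.** Let $T$ be the ray $c_0,c_1,c_2,\dots$ with $c_iR_ac_{i+1}$ for even $i$ and $c_iR_{\breve a}c_{i+1}$ for odd $i$. It is $\emptyset$-saturated: an $a$-edge is followed by a $\breve a$-edge and vice versa. If $p$ is true everywhere, it is $\{p\}$-saturated. If $p$ is true only at $c_0$, it is not: $c_0R_ac_1$, but the only $\breve a$-child of $c_1$ is $c_2$.

**Definition.** $\mathrm{conv}(G)$ is the finite set of all $\tau\to[\alpha]\langle\bar\alpha\rangle\tau$, where $\alpha\in A$ and $\tau$ is a conjunction containing exactly one of $\chi,\neg\chi$ for each $\chi\in G$. Put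
$$G^*:=\nu x.\Big(\bigwedge\mathrm{conv}(G)\wedge\bigwedge_{\alpha\in A}[\alpha]x\Big),\qquad x\text{ fresh}.$$

For instance $\mathrm{conv}(\{p\})$ consists of $p\to[\alpha]\langle\bar\alpha\rangle p$ and $\neg p\to[\alpha]\langle\bar\alpha\rangle\neg p$, $\alpha\in A$. All members of $\mathrm{conv}(G)$ are instances of axiom 5. A model in which $\mathrm{conv}(G)$ is true everywhere is $G$-saturated: if $vR_\alpha u$ and $\tau$ is the conjunction true at $v$, then $\langle\bar\alpha\rangle\tau$ is true at $u$, and any witness $v'$ agrees with $v$ on $G$.

**Lemma 2.** Let $G$ be finite, $G$ and $\chi$ over $A$. If $\chi$ is true at the root of every $G$-saturated tree, then (a) $G^*\to\chi$ is one-way valid, and (b) $\vdash\chi$.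

*Proof.* Write $\gamma=\bigwedge\mathrm{conv}(G)$.

**Part (a)** passes from arbitrary one-way models to trees. Let $M,s\models G^*$. Since $G^*$ defines a fixpoint, $\gamma$ holds at all points reachable from $s$. Let $T$ be the unravelling of $M$ at $s$, whose nodes are the labelled paths from $s$. It is a tree, and mapping a path to its endpoint is a bounded morphism onto the submodel generated by $s$. So $\gamma$ holds throughout $T$, hence $T$ is $G$-saturated, $\chi$ holds at its root, and $M,s\models\chi$.

**Part (b)** derives $G^*$. By (a) and Lemma 1, $\vdash_{\mathbf K}G^*\to\chi$. By axiom 5, $\vdash\gamma$; by necessitation, $\vdash[\alpha]\neg\bot$. Hence $\vdash\neg\big(\gamma\wedge\bigwedge_\alpha[\alpha]\neg\bot\big)\to\bot$. This is the premise of rule 7 for the body $\neg(\gamma\wedge\bigwedge_\alpha[\alpha]\neg x)$ and $\psi=\bot$. So $\vdash\mu x.\neg(\gamma\wedge\bigwedge_\alpha[\alpha]\neg x)\to\bot$, which gives $\vdash G^*$. Modus ponens gives $\vdash\chi$. $\square$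

So Theorem A is now a semantic problem: for valid $\varphi$, find a finite $G$ such that $\varphi$ holds at the root of every $G$-saturated tree. Validity tells us about two-way models, so we turn a tree into one.

**Definition (two-way closure).** For a tree $T$ let $T^\pm$ have the same points and atoms, and $R^\pm_\alpha=R_\alpha\cup R_{\bar\alpha}^{-1}$. It is a two-way $A$-model, since $R^\pm_{\bar\alpha}=R_{\bar\alpha}\cup R_\alpha^{-1}=(R^\pm_\alpha)^{-1}$.

**Example.** If $T$ has two points and one edge $rR_au$, then $R^\pm_a=\{(r,u)\}$ and $R^\pm_{\breve a}=\{(u,r)\}$.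

What we want is a finite $G_\varphi$ with
$$[\![\varphi]\!]_T=[\![\varphi]\!]_{T^\pm}\quad\text{for every }G_\varphi\text{-saturated tree }T. \tag{2}$$

**Lemma 3.** Let $T$ be a tree.

(a) $[\![P]\!]_T=[\![P]\!]_{T^\pm}$ for atoms $P$, and if $\delta,\epsilon$ have the same truth sets in $T$ and $T^\pm$, so do $\neg\delta$ and $\delta\wedge\epsilon$.

(b) If $[\![\delta]\!]_T=[\![\delta]\!]_{T^\pm}$ and $T$ is $\{\delta\}$-saturated, then $[\![[\alpha]\delta]\!]_T=[\![[\alpha]\delta]\!]_{T^\pm}$ for $\alpha\in A$.

*Proof.* (a) is clear. For (b), let $D$ be the common truth set of $\delta$. Since $R_\alpha\subseteq R^\pm_\alpha$, $[\![[\alpha]\delta]\!]_{T^\pm}\subseteq[\![[\alpha]\delta]\!]_T$. Conversely let $u\in[\![[\alpha]\delta]\!]_T$ and $uR^\pm_\alpha v$. If $uR_\alpha v$, then $v\in D$. Otherwise $vR_{\bar\alpha}u$, and saturation gives $v'$ with $uR_\alpha v'$ and $v'\equiv_{\{\delta\}}v$. As $u\in[\![[\alpha]\delta]\!]_T$, $v'\in D$; hence $v\in D$. $\square$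

For a fixpoint-free $\varphi$ this settles everything: let $G_\varphi$ consist of all $\delta$ such that $[\alpha]\delta$ is a subformula of $\varphi$. Lemma 3 gives (2) by induction, and if $\varphi$ is valid, it is true throughout $T^\pm$ and hence at the root of every $G_\varphi$-saturated tree $T$; Lemma 2 gives $\vdash\varphi$.

## 5. A saturated tree on which subformulas are not enough

For $\varphi=\mu x.\delta$ the sensible continuation of this recursion is to take the formulas that were needed for $\delta$ and plug in the fixpoint: try $\{\eta[\varphi/x]:\eta\in G_\delta\}$. Half of the argument works. Put $X=[\![\varphi]\!]_T$ and $Y=[\![\varphi]\!]_{T^\pm}$. Saturation of $T$ for the formulas $\eta[\varphi/x]$ says that $T[x:=X]$ is $G_\delta$-saturated. So $\delta$ has the same truth set in $T[x:=X]$ and in $T^\pm[x:=X]$, the set $X$ is a fixpoint of $\delta$ also in $T^\pm$, and $Y\subseteq X$. For $X\subseteq Y$ we would like to show that $Y$ is a fixpoint of $\delta$ in $T$. That needs $T[x:=Y]$ to be $G_\delta$-saturated, and nothing ensures this: saturation controls only sets defined *in $T$* by formulas we chose, while $Y$ is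 defined in $T^\pm$. This is a real failure.

**Example.** Let $\varphi=\mu x.[a][\breve a][\breve a][a]x$. The tree $T$ has a root $w=u_0=v_0$ and two rays $u_0,u_1,\dots$ and $v_0,v_1,\dots$, disjoint except for $w$. Its edges are
$$u_iR_au_{i+1}\ (i\text{ even}),\quad u_iR_{\breve a}u_{i+1}\ (i\text{ odd}),\quad v_iR_{\breve a}v_{i+1}\ (i\text{ even}),\quad v_iR_{a}v_{i+1}\ (i\text{ odd}).$$
Every path of $T$ stays in one ray, so its labels alternate, and no path has the label word $a\breve a\breve a$. Hence $[a][\breve a][\breve a][a]x$ is true everywhere in $T$ whatever $x$ is, and $X=[\![\varphi]\!]_T$ is the set of all points. The candidate set is $\{\varphi,\ [a]\varphi,\ [\breve a][a]\varphi,\ [\breve a][\breve a][a]\varphi\}$. All its members are true everywhere in $T$, so saturation for it only asks that an $\alpha$-edge into $u$ be followed by some $\bar\alpha$-edge out of $u$. This holds by alternation.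

In $T^\pm$, however, there is the cycle
$$w\,R^\pm_a\,u_1\,R^\pm_{\breve a}\,w\,R^\pm_{\breve a}\,v_1\,R^\pm_a\,w .$$
Let $Z$ be the set of all points except $w$. Because of the cycle, $w$ does not satisfy $[a][\breve a][\breve a][a]x$ in $T^\pm[x:=Z]$. So the truth set of this formula is contained in $Z$, whence $Y\subseteq Z$ and $w\notin Y$. Thus $X\neq Y$.

We can also watch $T[x:=Y]$ fail to be saturated. The path $u_2R^\pm_au_1R^\pm_{\breve a}wR^\pm_{\breve a}v_1R^\pm_aw$ shows $u_2\notin Y$. But $u_4\in Y$: in $T^\pm$, the word $a\breve a$ leads from $u_4$ only to $u_2,u_4,u_6$, and for even $i\ge2$ the point $u_i$ has no $R^\pm_{\breve a}$-successor (its child is reached by $a$, and the edge from its parent has label $\breve a$, so going up is an $a$-step). Hence $u_4$ satisfies $[a][\breve a][\breve a][a]x$ even for $x$ empty. So $u_2R_au_3$, and the only $\breve a$-child $u_4$ of $u_3$ disagrees with $u_2$ about $Y$.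

What would help is a formula $\varphi^\sharp$ that defines $Y$ *inside the one-way tree $T$*. Then we could demand saturation for the formulas $\eta[\varphi^\sharp/x]$ as well, and the second inclusion would go through just as the first. The next three sections produce $\varphi^\sharp$: first a formula correct at roots of trees, then a way to turn any point into a root, then finitely many formulas whose saturation makes the moved root look like the original point. None of this uses (2), so there is no circle.

## 6. A one-way formula for two-way truth at the root

The second published theorem is the key lemma of D. Janin and I. Walukiewicz, *On the expressive completeness of the propositional mu-calculus with respect to monadic second order logic*, CONCUR '96.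

**Definition ($\omega$-expansion).** For a pointed $A$-model $(M,s)$, the nodes of $E_\omega(M,s)$ are the sequences $s_0(\alpha_1,k_1,s_1)\cdots(\alpha_n,k_n,s_n)$ with $s_0=s$, $s_{i-1}R_{\alpha_i}s_i$, $k_i\in\omega$. Each one-triple extension by $(\alpha,k,t)$ is an $\alpha$-child, and atoms are read off the last state.

So it is the unravelling with every child repeated $\omega$ times. If $M$ is one point $s$ with $sR_as$, then $E_\omega(M,s)$ is the tree in which every node has exactly $\omega$ children, all $a$-children.

**Theorem (JW).** For every sentence $\Psi$ of monadic second-order logic (MSO) over $(R_\alpha)_{\alpha\in A}$ and finitely many unary predicates (atoms) there is, effectively, a $\mu$-formula $\psi$ over $A$ and these atoms such that for all $(M,s)$: $M,s\models\psi$ iff $E_\omega(M,s)\models\Psi$.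

**Example.** MSO can count children and $\mu$-formulas cannot; the $\omega$-expansion removes the difference. If $\Psi$ says "some node without incoming edges has at least two $a$-children", then $\psi=\langle a\rangle\top$ works: the root of $E_\omega(M,s)$ has two $a$-children iff $s$ has an $a$-successor.

**Lemma 4.** For each formula $\varphi$ over $A$ there is a formula $\varphi^\sharp$ over $A$, with atoms among those free in $\varphi$, such that for every tree $T$ with root $r$: $T,r\models\varphi^\sharp$ iff $T^\pm,r\models\varphi$.

**Example.** For $\varphi=\langle a\rangle\langle\breve a\rangle p$ one may take $\varphi^\sharp=\langle a\rangle\langle\breve a\rangle p\vee(p\wedge\langle a\rangle\top)$. Indeed the first step from $r$ in $T^\pm$ goes to an $a$-child, because $r$ has no parent, and the second goes to a $\breve a$-child of that child or back to $r$.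

*Proof.* **Step 1: an MSO sentence.** We express two-way truth at the root. Write $R^\pm_\alpha(y,z)$ for $R_\alpha(y,z)\vee R_{\bar\alpha}(z,y)$. Put $\mathrm{st}_y(P)=P(y)$ for atoms $P$, let $\mathrm{st}_y$ commute with Booleans, and
$$\mathrm{st}_y([\alpha]\delta)=\forall z\,(R^\pm_\alpha(y,z)\to\mathrm{st}_z(\delta)),\qquad \mathrm{st}_y(\mu X.\delta)=\forall X\big(\forall z(\mathrm{st}_z(\delta)\to X(z))\to X(y)\big).$$
These clauses copy the truth definition, so in a tree $T$ the formula $\mathrm{st}_y(\varphi)$ holds of $u$ iff $T^\pm,u\models\varphi$. Let
$$\Psi=\exists y\Big(\forall z\bigwedge_{\alpha\in A}\neg R_\alpha(z,y)\wedge\mathrm{st}_y(\varphi)\Big).$$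
The root is the only point of a tree without incoming edges. So for every tree $T$, $T\models\Psi$ iff $T^\pm,r\models\varphi$. Let $\varphi^\sharp$ be the formula that (JW) gives for $\Psi$.

**Step 2: from $T$ to its $\omega$-expansion.** (JW) speaks about $E=E_\omega(T,r)$, which is again a tree, so we must compare $E^\pm$ with $T^\pm$. Let $f:E\to T$ map a sequence to its last state. We claim that $f$ is a bounded morphism $E^\pm\to T^\pm$. Atoms are read off the last state. *Forth:* $f$ preserves labelled edges, hence also inverse edges. *Back:* let $f(e)R^\pm_\alpha v$. If $f(e)R_\alpha v$, some $\alpha$-child of $e$ is mapped to $v$. Otherwise $vR_{\bar\alpha}f(e)$. Then $f(e)\ne r$, so $e$ is not the root of $E$. Let $e'$ be its parent, via label $\beta$. Then $f(e')R_\beta f(e)$, and since $f(e)$ has only one incoming edge in $T$, $f(e')=v$ and $\beta=\bar\alpha$. So $e'R_{\bar\alpha}e$ in $E$, i.e. $eR^\pm_\alpha e'$.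

**Step 3: conclusion.** $T,r\models\varphi^\sharp$ iff $E\models\Psi$ iff $E^\pm,\mathrm{root}\models\varphi$ iff $T^\pm,r\models\varphi$. The three equivalences are (JW), Step 1 for the tree $E$, and Step 2. $\square$

## 7. Moving the root

At a point $u\neq r$ the formula $\varphi^\sharp$ evaluated in $T$ sees only $T_u$, while $\varphi$ in $T^\pm$ also sees what lies above $u$. We build a tree with root $u$ and the same two-way behavior.

**Definition (re-rooting).** Let $u\in T$, let $u=u_0,u_1,\dots,u_n=r$ be the points from $u$ up to the root, and let $u_{i+1}R_{\beta_i}u_i$. Let $N_u$ be the disjoint union of the trees $T_{u_i}\times\{i\}$ for $0\le i\le n$, with additional spine edges $(u_i,i)\,R_{\bar\beta_i}\,(u_{i+1},i+1)$ for $i<n$.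

This is a tree with root $(u,0)$: the root $(u_i,i)$ of each copy with $i\ge1$ receives exactly one edge, from the spine.

**Example.** If $T$ is $rR_au$, then $N_u$ has three points, with $(u,0)R_{\breve a}(r,1)$ and $(r,1)R_a(u,1)$. The second copy of $u$ is redundant in $N_u^\pm$, where both copies have $(r,1)$ as their only neighbor, but it keeps $T_r$ intact.

**Lemma 5.** $f(w,i)=w$ is a bounded morphism $N_u^\pm\to T^\pm$. Hence $T^\pm,u\models\varphi$ iff $N_u^\pm,(u,0)\models\varphi$.

*Proof.* Atoms are copied. *Forth:* edges inside copies are edges of $T$. A spine edge is mapped to $(u_i,u_{i+1})$, and $u_iR^\pm_{\bar\beta_i}u_{i+1}$ because $u_{i+1}R_{\beta_i}u_i$. Inverse edges follow, because both models are two-way. *Back:* let $wR^\pm_\alpha v$ and consider $(w,i)$. If $wR_\alpha v$, then $(w,i)R_\alpha(v,i)$. Otherwise $vR_{\bar\alpha}w$, so $v$ is the parent of $w$. If $w\neq u_i$, then $v\in T_{u_i}$ and $(v,i)R_{\bar\alpha}(w,i)$, so $(w,i)R^\pm_\alpha(v,i)$. If $w=u_i$, then $w$ has a parent, so $i<n$, $v=u_{i+1}$ and $\bar\alpha=\beta_i$. The spine edge has label $\bar\beta_i=\alpha$, so $(w,i)R_\alpha(v,i+1)$. $\square$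

By Lemmas 4 and 5, $T^\pm,u\models\varphi$ iff $N_u,(u,0)\models\varphi^\sharp$. It remains to replace $(N_u,(u,0))$ by $(T,u)$. The two differ by one extra child: the spine child of $(u,0)$, which stands for the parent $v$ of $u$. Saturation provides a child of $u$ that imitates $v$, but only for finitely many formulas. So we want a finite set of formulas, containing one equivalent to $\varphi^\sharp$, for which one step of lookahead stays inside the set.

## 8. Finite local sets

**Definition (local set).** A finite set $F$ of formulas over $A$ is *local* if for each $\chi\in F$ the truth value of $\chi$ at any point of any $A$-model is a function, depending only on $\chi$, of the truth values there of the free atoms of $F$ and of the formulas $[\alpha]\chi'$ with $\alpha\in A$, $\chi'\in F$.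

**Example.** Let $\psi=\mu x.(p\vee\langle a\rangle x)$ and $\mathrm{Cl}=\{\psi,\ p\vee\langle a\rangle\psi,\ p,\ \langle a\rangle\psi\}$. Then $F=\mathrm{Cl}\cup\{\neg\chi:\chi\in\mathrm{Cl}\}$ is local: $\psi$ is equivalent to its unfolding $p\vee\langle a\rangle\psi$, and $\langle a\rangle\psi$ is equivalent to $\neg[a]\neg\psi$ with $\neg\psi\in F$. The set $\{[a][a]p\}$ is not local. Take a path $0R_a1R_a2$ with $p$ false everywhere, and compare its points $0$ and $1$: at both, $p$ is false and $[a][a][a]p$ is true (all $a$-paths have length at most $2$), but $[a][a]p$ is false at $0$ and true at $1$.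

**Lemma 6.** Every formula over $A$ is one-way equivalent to a member of some finite local set all of whose free atoms are free in the given formula.

*Proof.* By Step 4 of Lemma 1 we may work with negation normal forms. In this proof $\top,\bot$ count as constants, and are not analyzed as fixpoint formulas. A variable $x$ is *guarded in $\delta$* if each of its free occurrences in $\delta$ is in the scope of a modality of $\delta$. A formula is *guarded* if $x$ is guarded in $\delta$ for each of its subformulas $\eta x.\delta$, $\eta\in\{\mu,\nu\}$. For example, $\mu x.[a]x$ is guarded, and $\mu x.((x\wedge p)\vee[a]x)$ is not.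

Substituting guarded formulas capture-avoidingly for free variables of a guarded formula gives a guarded formula. Indeed, a fixpoint subformula of the result lies in a substituted formula, or is $\eta'y.\epsilon'$ where $\epsilon'$ arises from $\epsilon$ by the substitution, $y$ is guarded in $\epsilon$, and $y$ is not free in what is substituted. In particular the unfolding $\delta[\eta x.\delta/x]$ of a guarded $\eta x.\delta$ is guarded.

**Step 1: one-step form of a guarded formula.** We show that every guarded $\chi$ is equivalent to a positive Boolean combination of constants, literals and guarded formulas beginning with a modality, all obtained from $\chi$ by repeatedly passing to conjuncts and disjuncts and unfolding fixpoint formulas. Define $w=1$ on literals, constants and formulas beginning with a modality, $w(\chi_1\circ\chi_2)=w(\chi_1)+w(\chi_2)+1$ for $\circ\in\{\wedge,\vee\}$, and $w(\eta x.\delta)=w(\delta)+1$. Induct on $w(\chi)$. If $w(\chi)$ is $1$ there is nothing to do, and $\wedge,\vee$ are clear. For $\chi=\eta x.\delta$ we have $\chi\equiv\delta[\chi/x]$. Since $x$ is guarded in $\delta$, the substitution takes place only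 inside modalities, where $w$ does not look, so $w(\delta[\chi/x])=w(\delta)<w(\chi)$, and $\delta[\chi/x]$ is guarded.

**Step 2: making a formula guarded.** We show that every formula is equivalent to a guarded one with no new free atoms. Induct on negation normal forms. The only interesting case is $\eta x.\delta$ with $\delta$ already guarded, $x$ not bound in $\delta$. Apply Step 1 to $\delta$ and bring the result into disjunctive normal form. The literal $\neg x$ does not occur, since $x$ is unnegated in $\delta$ and passing to parts or unfolding creates no negated $x$. Collecting the disjuncts that contain the literal $x$, we get $\delta\equiv(x\wedge\beta)\vee\gamma$ with $\beta,\gamma$ guarded, $x$ guarded in $\beta$ and $\gamma$, and $x$ occurring only positively. Let $B,C$ be the monotone maps defined by $\beta,\gamma$, and $D(X)=(X\cap B(X))\cup C(X)$.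

For $\mu$ we claim $\mu x.\delta\equiv\mu x.\gamma$. Let $Z$ be the least fixpoint of $C$. Then $D(Z)=(Z\cap B(Z))\cup Z=Z$. If $D(X)\subseteq X$ then $C(X)\subseteq X$, hence $Z\subseteq X$. So $Z$ is the least fixpoint of $D$.

For $\nu$ we claim $\nu x.\delta\equiv\nu x.(\beta\vee\gamma)$. Let $Z$ be the greatest fixpoint of $X\mapsto B(X)\cup C(X)$. Then $B(Z)\subseteq Z$, so $D(Z)=B(Z)\cup C(Z)=Z$. If $X\subseteq D(X)$ then $X\subseteq B(X)\cup C(X)$, hence $X\subseteq Z$. So $Z$ is the greatest fixpoint of $D$.

The right-hand sides are guarded. In the example above, $\beta=p$ and $\gamma=[a]x$, so $\mu x.((x\wedge p)\vee[a]x)\equiv\mu x.[a]x$.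

**Step 3: a finite closure.** Let $\psi$ be guarded, with pairwise distinct bound variables that differ from its free ones. We build a finite set containing $\psi$, closed under the operations of Step 1 and under bodies of modal formulas. For an occurrence $\chi$ of a subformula of $\psi$, let $D_1=\eta_1x_1.\delta_1,\dots,D_k=\eta_kx_k.\delta_k$ be the fixpoint subformulas with $\chi$ inside $\delta_j$, outermost first. Put
$$\chi^e=\chi[D_k/x_k]\cdots[D_1/x_1],\qquad \mathrm{Cl}=\{\chi^e:\chi\text{ an occurrence of a subformula of }\psi\}.$$
The substitutions are applied from left to right, innermost variable first. $\mathrm{Cl}$ is finite and contains $\psi^e=\psi$. Its free atoms are free in $\psi$: the free variables of $D_j$ that are bound in $\psi$ are among $x_1,\dots,x_{j-1}$, so the successive substitutions remove $x_k,\dots,x_1$ one after the other. Its members are guarded, since they arise from guarded formulas by substituting guarded formulas.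

The operation $^e$ commutes with $\wedge,\vee,[\alpha],\langle\alpha\rangle$, since the parts have the same enclosing fixpoint subformulas. For a bound variable, $x_j^e=D_j^e$: the substitutions for $x_k,\dots,x_{j+1}$ do nothing to $x_j$, the one for $x_j$ yields $D_j$, and the remaining $[D_{j-1}/x_{j-1}]\cdots[D_1/x_1]$ turn $D_j$ into $D_j^e$. For a fixpoint subformula $\eta x.\delta$ with enclosing $D_1,\dots,D_k$, put $\sigma=[D_k/x_k]\cdots[D_1/x_1]$. All occurrences of $x$ in $\psi$ lie in $\eta x.\delta$, so $x$ is not free in any $D_j$. Therefore
$$(\eta x.\delta)^e=\eta x.(\delta\sigma),\qquad \delta^e=\delta[\eta x.\delta/x]\sigma=(\delta\sigma)[(\eta x.\delta)^e/x],$$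
so $\delta^e$ is the unfolding of $(\eta x.\delta)^e$.

Now let $\chi^e\in\mathrm{Cl}$. If $\chi$ is a bound variable $x_j$, replace it by $D_j$; this does not change $\chi^e$. After that, $\chi^e$ begins with the same connective as $\chi$, or is a literal or constant equal to $\chi$. So $\mathrm{Cl}$ is closed under conjuncts and disjuncts, under bodies of modal formulas, and under unfolding.

**Step 4: locality.** By Step 1 every $\chi\in\mathrm{Cl}$ is equivalent to a Boolean combination of constants, literals and formulas $[\alpha]\chi'$, $\langle\alpha\rangle\chi'\equiv\neg[\alpha]\neg\chi'$, where the literals and modal formulas lie in $\mathrm{Cl}$ and hence $\chi'\in\mathrm{Cl}$. So $F=\mathrm{Cl}\cup\{\neg\chi:\chi\in\mathrm{Cl}\}$ is local. Given any formula, Step 2 (and renaming of bound variables) yields an equivalent guarded $\psi$ as in Step 3, and $\psi\in F$. $\square$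

The equivalence in Lemma 6 holds in all $A$-models. So we may and do choose the formula $\varphi^\sharp$ of Lemma 4 inside a finite local set, which we call $F_\varphi$.

**Lemma 7.** Let $F$ be local and $T$ an $F$-saturated tree. Then for each $u\in T$, $(N_u,(u,0))$ and $(T,u)$ satisfy the same formulas of $F$.

*Proof.* Induct on the depth of $u$. If $u=r$, then $N_u\cong T$. Otherwise let $v$ be the parent of $u$, $vR_\beta u$. The children of $(u,0)$ in $N_u$ are of two kinds. First, there are the copies $(w,0)$ of the children $w$ of $u$ in $T$, with the same labels; spine edges leave only the points $(u_i,i)$, so the subtree generated by $(w,0)$ is isomorphic to $T_w$, and $(w,0)$ satisfies the same formulas as $(T,w)$. Second, there is one additional $\bar\beta$-child $(v,1)$, whose generated subtree consists of the copies $1,\dots,n$ and is isomorphic to $N_v$. By the induction hypothesis $(v,1)$ satisfies the same formulas of $F$ as $(T,v)$.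

By $F$-saturation of $T$ at the edge $vR_\beta u$, the point $u$ has a $\bar\beta$-child $v'$ in $T$ with $v'\equiv_Fv$. Thus on $F$ the additional child behaves as the child $v'$, of the same label, which is already present. So for $\alpha\in A$ and $\chi\in F$, the formula $[\alpha]\chi$ has the same truth value at $(u,0)$ in $N_u$ and at $u$ in $T$. Atoms at $(u,0)$ and $u$ agree. Locality gives the claim for every member of $F$. $\square$

**Corollary 8.** If $T$ is an $F_\varphi$-saturated tree, then $[\![\varphi]\!]_{T^\pm}=[\![\varphi^\sharp]\!]_T$.

*Proof.* $T^\pm,u\models\varphi$ iff $N_u^\pm,(u,0)\models\varphi$ (Lemma 5) iff $N_u,(u,0)\models\varphi^\sharp$ (Lemma 4 for the tree $N_u$ and its root) iff $T,u\models\varphi^\sharp$ (Lemma 7). $\square$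

## 9. Equal truth sets in $T$ and $T^\pm$, and Theorem A

**Proposition 9.** For each formula $\varphi$ over $A$ there is a finite set $G_\varphi$ of formulas over $A$ such that $[\![\varphi]\!]_T=[\![\varphi]\!]_{T^\pm}$ for every $G_\varphi$-saturated tree $T$.

*Proof.* Induct on $\varphi$. Free variables are atoms, interpreted by $T$ arbitrarily.

**Step 1: atoms, Booleans, boxes.** Put $G_P=\emptyset$ for atoms $P$, $G_{\neg\delta}=G_\delta$, $G_{\delta\wedge\epsilon}=G_\delta\cup G_\epsilon$ and $G_{[\alpha]\delta}=G_\delta\cup\{\delta\}$. Lemma 3 and the induction hypothesis give the claim.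

**Step 2: least fixpoints.** For $\varphi=\mu x.\delta$ we repair the recursion of Section 5 by making $Y$ visible. Put
$$G_\varphi=F_\varphi\ \cup\ \{\eta[\varphi/x]:\eta\in G_\delta\}\ \cup\ \{\eta[\varphi^\sharp/x]:\eta\in G_\delta\}.$$
These are formulas, because capture-avoiding substitution for a free variable does not affect the polarity of bound variables. Let $T$ be $G_\varphi$-saturated, $X=[\![\mu x.\delta]\!]_T$ and $Y=[\![\mu x.\delta]\!]_{T^\pm}$. Since $F_\varphi\subseteq G_\varphi$, Corollary 8 gives $Y=[\![\varphi^\sharp]\!]_T$.

By the substitution lemma, $[\![\eta[\xi/x]]\!]_T=[\![\eta]\!]_{T[x:=[\![\xi]\!]_T]}$. With $\xi=\varphi$ and $\xi=\varphi^\sharp$ this says: two points of $T$ that agree on all $\eta[\varphi/x]$ agree on $G_\delta$ in $T[x:=X]$, and two points that agree on all $\eta[\varphi^\sharp/x]$ agree on $G_\delta$ in $T[x:=Y]$. So both trees $T[x:=X]$ and $T[x:=Y]$ are $G_\delta$-saturated. Moreover $(T[x:=Z])^\pm=T^\pm[x:=Z]$ for every $Z$. The induction hypothesis for $\delta$, applied to these two trees, yields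
$$[\![\delta]\!]_{T[x:=X]}=[\![\delta]\!]_{T^\pm[x:=X]}, \tag{3}$$
$$[\![\delta]\!]_{T[x:=Y]}=[\![\delta]\!]_{T^\pm[x:=Y]}. \tag{4}$$
The set $X$ is a fixpoint of $\delta$ in $T$, so by (3) it is one in $T^\pm$; as $Y$ is the least one there, $Y\subseteq X$. The set $Y$ is a fixpoint of $\delta$ in $T^\pm$, so by (4) it is one in $T$; as $X$ is the least one there, $X\subseteq Y$. Hence $X=Y$. $\square$

In particular, the two-ray tree of Section 5 is not $G_\varphi$-saturated for its formula $\varphi$, since $X\ne Y$ there.

*Proof of Theorem A.* Let $\varphi$ be valid, and let $A$ be the finite set of modalities occurring in $\varphi$ together with their converses. Let $T$ be any $G_\varphi$-saturated tree over $A$. Since $T^\pm$ is a two-way $A$-model, $\varphi$ is true everywhere in $T^\pm$. By Proposition 9, $\varphi$ is true everywhere in $T$, in particular at the root. By Lemma 2(b) with $G=G_\varphi$ and $\chi=\varphi$, $\vdash\varphi$. $\square$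

## 10. Global assumptions and arbitrary involutions

The proof of Theorem A used only that $\bar{\ }$ is an involution. Let $\mathsf{Mod}$ be any nonempty set of modalities with an involution $\alpha\mapsto\bar\alpha$, fixed points allowed. Let $\mathbf H_{\mathsf{Mod}}$ be $\mathbf K$ over $\mathsf{Mod}$ plus all $\varphi\to[\alpha]\langle\bar\alpha\rangle\varphi$. The system $\mathbf H$ is the case $\mathsf{Mod}=\{a,\breve a:a\in\mathsf{Act}\}$.

**Example.** If $\mathsf{Mod}=\{\alpha\}$ and $\bar\alpha=\alpha$, the condition $R_{\bar\alpha}=R_\alpha^{-1}$ says that $R_\alpha$ is symmetric, and the extra axiom is $\varphi\to[\alpha]\langle\alpha\rangle\varphi$.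

**Theorem B.** For every finite set $\Gamma$ of formulas and every formula $\varphi$ the following are equivalent.

1. $\varphi$ is true throughout every $\mathsf{Mod}$-model with $R_{\bar\alpha}=R_\alpha^{-1}$ for all $\alpha$ (and assignment) throughout which $\Gamma$ is true.
2. $\varphi$ is derivable in $\mathbf H_{\mathsf{Mod}}$ with the members of $\Gamma$ as additional axioms.
3. There is a finite set $G$, effectively computable from $\Gamma,\varphi$, such that with $A$ the $\bar{\ }$-closure of the set of modalities of $\Gamma\cup\{\varphi\}$ and $\gamma=\bigwedge\Gamma\wedge\bigwedge\mathrm{conv}(G)$,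
$$\vdash_{\mathbf K}\ \nu x.\Big(\gamma\wedge\bigwedge_{\alpha\in A}[\alpha]x\Big)\to\varphi\qquad(x\text{ fresh}). \tag{5}$$

*Proof.* Sections 3–9 used only $\bar{\bar\alpha}=\alpha$ about converses, so Lemmas 1–7, Corollary 8 and Proposition 9 hold verbatim for $\mathsf{Mod}$.

**From 1 to 3.** We absorb $\Gamma$ into the formula. Let $\rho=\nu x.(\bigwedge\Gamma\wedge\bigwedge_{\alpha\in A}[\alpha]x)$. We claim that $\rho\to\varphi$ is true in all two-way $A$-models. Suppose $\rho$ holds at $s$. Pass to the submodel generated by $s$ via $(R_\alpha)_{\alpha\in A}$, with all other relations empty. It satisfies $R_{\bar\alpha}=R_\alpha^{-1}$ because $A$ is closed under $\bar{\ }$, truth of formulas over $A$ is preserved, and $\Gamma$ holds throughout it. By 1, $\varphi$ holds at $s$.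

Let $G=G_{\rho\to\varphi}$, a set of formulas over $A$. If $T$ is a $G$-saturated tree, then $\rho\to\varphi$ is true throughout $T^\pm$, so by Proposition 9 it is true at the root of $T$. By Lemma 2(a), $G^*\to(\rho\to\varphi)$ is one-way valid. The antecedent of (5) implies both $\rho$ and $G^*$, in every $A$-model. So the formula in (5) is one-way valid, and Lemma 1 gives (5). The set $G$ is computable, because (JW) and the constructions of Lemma 6 are effective.

**From 3 to 2.** In $\mathbf H_{\mathsf{Mod}}$ with $\Gamma$ as axioms, $\gamma$ is derivable: the members of $\mathrm{conv}(G)$ are converse axioms. As in Lemma 2(b), $\neg(\gamma\wedge\bigwedge_{\alpha\in A}[\alpha]\neg\bot)\to\bot$ is then derivable, and rule 7 with $\psi=\bot$ gives $\nu x.(\gamma\wedge\bigwedge_{\alpha\in A}[\alpha]x)$. Modus ponens with (5) gives $\varphi$.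

**From 2 to 1.** The axioms are true throughout the models in question, and each rule preserves truth throughout a fixed model under a fixed assignment (Section 1). $\square$

## 11. Infinite assumption sets and fixpoint-free converse axioms

**Proposition C.** For $\mathbf H$:

(a) Finiteness of $\Gamma$ cannot be dropped in the implication from 1 to 2 of Theorem B.

(b) Axiom 5 cannot be restricted to fixpoint-free formulas: the instance $\psi\to[a]\langle\breve a\rangle\psi$ with $\psi=\nu y.\langle a\rangle y$ is not derivable from the other axioms and rules of $\mathbf H$ together with all converse axioms for fixpoint-free formulas.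

*Proof of (a).* Let $p,q$ be distinct atoms (letters or variables), $\Gamma=\{q\to[a]^np:n\ge0\}$ and $\varphi=q\to\nu x.(p\wedge[a]x)$. Statement 1 holds: if $\Gamma$ is true throughout and $q$ holds at a point, then $p$ holds at every point reachable from it along $R_a$. A derivation would use only the formulas with $n<N$ for some $N\ge1$. Take the two-way model $0\,R_a\,1\,R_a\cdots R_a\,N$ with $q$ true exactly at $0$ and $p$ exactly at $0,\dots,N-1$. The formulas $q\to[a]^np$ with $n<N$ are true throughout: only $0$ satisfies $q$, and the only point reached from $0$ in $n$ steps is $n<N$. But $\varphi$ is false at $0$, since $N$ is reachable and $p$ fails there. This contradicts soundness.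

*Proof of (b).* The idea is a one-way model with one missing converse edge that fixpoint-free formulas do not notice.

**Step 1: the model.** All atoms are empty, and so are the relations of all modalities other than $a,\breve a$. The points are $t$; $s^i$ for $i\ge0$; and $s^i_n$ for $n\ge1$, $0\le i\le n$. The relation $R_a$ consists of $s^i\to s^{i+1}$ ($i\ge0$), $s^i_n\to s^{i+1}_n$ ($i<n$), $s^0\to t$, and $s^0_n\to t$ ($n\ge1$). The relation $R_{\breve a}$ is $R_a^{-1}$ without the pair $(t,s^0)$.

**Step 2: finite chains imitate the infinite one.** We claim that if $n-i\ge k$, then $s^i$ and $s^i_n$ satisfy the same fixpoint-free formulas of modal depth at most $k$. Induct on $k$. For $k=0$ all atoms are empty. Let $k\ge1$, so $i<n$. For $a$, the successor $s^{i+1}$ matches $s^{i+1}_n$, with $n-(i+1)\ge k-1$, and if $i=0$ both points also have the successor $t$. For $\breve a$, if $i\ge1$ the only successors are $s^{i-1}$ and $s^{i-1}_n$, with $n-(i-1)\ge k-1$; if $i=0$ there are none on either side. Other modalities have no successors.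

**Step 3: fixpoint-free converse axioms hold.** Let $\chi$ be fixpoint-free. The axiom $\chi\to[\alpha]\langle\bar\alpha\rangle\chi$ can only fail along an edge $vR_\alpha u$ without $uR_{\bar\alpha}v$. The only such edge is $s^0R_at$. If $s^0\models\chi$ and $\chi$ has depth at most $n$, $n\ge1$, then $s^0_n\models\chi$ by Step 2, and $tR_{\breve a}s^0_n$. So $t\models\langle\breve a\rangle\chi$.

**Step 4: the instance fails.** All other axioms of $\mathbf H$ are true throughout this model, and the rules preserve truth throughout it under the fixed assignment, since the arguments for items 1–4, 6, 7 do not relate different modalities. So everything derivable as in (b) is true throughout. Now $\psi=\nu y.\langle a\rangle y$ says that an infinite $R_a$-path starts here. So $s^0\models\psi$, by the path $s^0,s^1,s^2,\dots$. From $s^0_n$ the only $R_a$-paths go to $t$, which has no $R_a$-successor, or along $s^1_n,\dots,s^n_n$, where they end. So no $s^0_n$ satisfies $\psi$. The $R_{\breve a}$-successors of $t$ are exactly the points $s^0_n$, hence $t\not\models\langle\breve a\rangle\psi$. Since $s^0R_at$, the formula $\psi\to[a]\langle\breve a\rangle\psi$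 fails at $s^0$. $\square$
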